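\title{A proper minor-closed class of binary matroids without polynomial size extended formulations}

\begin{abstract}
We disprove the conjecture that the independence polytopes of every proper minor-closed class of binary matroids have polynomial size extended formulations. The counterexamples are one element away from graphic: they have the form $N/t$ with $N$ binary and $N\setminus t$ the cycle matroid of a complete graph, and their independence polytopes have extension complexity $2^{\Theta(\sqrt{|E|})}$. In contrast, if $N$ is binary and $N/t$ is graphic, then the independence polytope of $N\setminus t$ has extension complexity $O(|E|^3)$.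
\end{abstract}

\section{Introduction}

Let $M$ be a matroid on a finite ground set $E=E(M)$. Its \emph{independence polytope} $P(M)\subseteq\mathbb{R}^E$ is the convex hull of the characteristic vectors $\chi^I$ of the independent sets $I$, and its \emph{base polytope} $B(M)$ is the convex hull of the characteristic vectors of the bases. The \emph{extension complexity} $\operatorname{xc}(P)$ of a polytope $P$ is the least number of facets of a polytope $Q$, of any dimension, that projects linearly onto $P$. It measures how many inequalities a linear program for optimizing over $P$ needs when extra variables are allowed. A class $\mathcal{M}$ of matroids has \emph{polynomial size extended formulations} if there is a polynomial $p$ with $\operatorname{xc}(P(M))\le p(|E(M)|)$ for all $M\in\mathcal{M}$.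

In its own space $P(M)$ is cut out by $x\ge 0$ and one rank inequality for each subset of $E$, and extra variables can shorten this list drastically: for the cycle matroid of a connected graph with $n$ vertices, $O(n|E|)$ inequalities suffice (Proposition~\ref{prop:trees}). Kaibel, Lee, Walter and Weltge proved that regular matroids have polynomial size extended formulations, while Rothvo\ss{} proved that there is a family of matroids whose independence polytopes have extension complexity exponential in the dimension. Some structure is therefore needed, and excluding minors is the usual way to impose structure on matroids. A class of binary matroids is \emph{minor-closed} if it is closed under minors and isomorphism, and \emph{proper} if it does not contain all binary matroids; graphic and regular matroids are examples. The following conjecture is posed in~\cite{post}.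

\medskip
\noindent\textbf{Conjecture.} \emph{Every proper minor-closed class of binary matroids has polynomial size extended formulations.}
\medskip

A first test is given by the matroids that are one element away from graphic. Let $N$ be a binary matroid and $t$ an element of $N$. We call $N/t$ an (elementary) \emph{projection} of $N\setminus t$, and $N\setminus t$ an (elementary) \emph{lift} of $N/t$. The rank functions of $N/t$ and $N\setminus t$ differ by at most $1$ on every set, so one would guess that either operation, applied to a graphic matroid, costs at most a polynomial factor in extension complexity. The guess is right for lifts and wrong for projections.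

Let $\mathcal{P}$ be the class of projections of graphic matroids, that is, of matroids $N/t$ with $N$ binary and $N\setminus t$ graphic.

\begin{proposition}\label{prop:class}
$\mathcal{P}$ is a proper minor-closed class of binary matroids, and $PG(4,2)\notin\mathcal{P}$.
\end{proposition}

For a finite set $V$ and a nonempty $X\subseteq V$ of even size, let $M(K_V,X)$ be the binary matroid on the edge set of the complete graph $K_V$ in which the edge $uw$ is represented by the vector $\chi_u+\chi_w$ in the quotient space $\mathbb{F}_2^V/\langle\chi_X\rangle$; here $\chi_u$ is a unit vector and $\chi_X=\sum_{x\in X}\chi_x$. This is the cycle matroid of $K_V$ extended by the element $t=\chi_X$, with $t$ contracted, so it lies in $\mathcal{P}$. For $\ell\ge1$ let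
\[
M_\ell=M(K_V,X)\qquad\text{with } |X|=24\ell+10,\quad V=X\cup\{v_1,v_2\},\quad v_1,v_2\notin X .
\]

\begin{theorem}\label{thm:lower}
There is $c>0$ such that $\operatorname{xc}(P(M_\ell))\ge2^{c\ell}$ and $\operatorname{xc}(B(M_\ell))\ge2^{c\ell}$ for all large $\ell$. As $|E(M_\ell)|=\binom{24\ell+12}{2}=\Theta(\ell^2)$, the conjecture fails for $\mathcal{P}$, and for the class of all binary matroids with no $PG(4,2)$-minor.
\end{theorem}

\begin{theorem}\label{thm:sharp}
$\operatorname{xc}(P(M_\ell))=2^{\Theta(\ell)}=2^{\Theta(\sqrt{|E(M_\ell)|})}$.
\end{theorem}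

\begin{theorem}\label{thm:dichotomy}
\begin{itemize}
\item[(a)] Lifts of graphic matroids (even-cycle matroids) and projections of cographic matroids satisfy $\operatorname{xc}(P(M))=O(|E|^3)$.
\item[(b)] Projections of graphic matroids and lifts of cographic matroids each contain an infinite family with $\operatorname{xc}(P(M))=2^{\Omega(\sqrt{|E|})}$.
\end{itemize}
\end{theorem}

All bounds go through the nonnegative rank of slack matrices (Section~\ref{sec:tools}). In both kinds of matroid the extra element imposes one parity condition. In a lift it concerns a cycle, and a factorization can keep a running parity along that cycle (Section~\ref{sec:lifts}). In a projection it concerns the number of points of $X$ in a component; Section~\ref{sec:slack} shows on ten points why this should be expensive, and Sections~\ref{sec:states} and~\ref{sec:rectangle} turn this into a proof.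

\section{Matroids, slack matrices and spanning trees}\label{sec:tools}

We write $x(A)=\sum_{e\in A}x_e$, $[k]=\{1,\dots,k\}$, and $\mathbf{1}[\,\cdot\,]$ for the indicator of a statement.

\subsection*{Matroids}
A matroid is \emph{binary} if its elements can be assigned vectors over $\mathbb{F}_2$ so that independence is linear independence; the rank $r(A)$ is then the dimension of the span of $A$. The deletion $N\setminus t$ drops the vector of $t$, and the contraction $N/t$ drops it and passes to the quotient by its span. Deletions and contractions of distinct elements commute, and a \emph{minor} is the result of a sequence of them. The cycle matroid $M(G)$ of a multigraph $G=(V,E)$ has the forests as independent sets and is represented by the vectors $\chi_u+\chi_w$, $uw\in E$. Its rank function is $|V|-k(A)$, where $k(A)$ is the number of components of $(V,A)$. Such matroids are called \emph{graphic}, and their minors are graphic. The bases of the dual $M^*$ are the complements of the bases of $M$; duals of binary matroids are binary, $(N\setminus t)^*=N^*/t$, and duals of graphic matroids are called \emph{cographic}.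 A matroid is \emph{simple} if all sets of size at most $2$ are independent. The matroid $PG(4,2)$ consists of the $31$ nonzero vectors of $\mathbb{F}_2^5$. Finally, for every matroid,
\begin{equation}\label{eq:rankdescription}
B(M)=\{x\in\mathbb{R}^E:\ x\ge0,\ x(E)=r(E),\ x(A)\le r(A)\text{ for all }A\subseteq E\}.
\end{equation}

\subsection*{Slack matrices}
The \emph{nonnegative rank} $\operatorname{rank}_+S$ of a nonnegative matrix $S$ is the least number of nonnegative rank-one matrices with sum $S$. We write a rank-one matrix as $f\otimes g$, with entries $f(i)g(j)$, and call $f$ the row factor and $g$ the column factor. Given inequalities $c_ix\le d_i$ valid for a polytope $P$ and points $p_j\in P$, their \emph{slack matrix} has the entries $S_{ij}=d_i-c_ip_j\ge0$.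

\begin{lemma}[Yannakakis]\label{lem:yannakakis}
\begin{itemize}
\item[(i)] $\operatorname{rank}_+S\le\operatorname{xc}(P)+1$.
\item[(ii)] If $P$ is the solution set of the inequalities $c_ix\le d_i$ and some linear equations, and every vertex of $P$ is among the $p_j$, then $\operatorname{xc}(P)\le\operatorname{rank}_+S$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) Let $P=\pi(Q)$, where $Q$ has $r$ facets, given within the affine hull of $Q$ by $G_ky\le g_k$. The affine function $d_i-c_i\pi(y)$ is nonnegative on $Q$, so by the affine form of Farkas' lemma it equals $\xi_{i0}+\sum_{k=1}^r\xi_{ik}(g_k-G_ky)$ on $Q$, with all $\xi_{ik}\ge0$. Evaluating at points $y_j\in Q$ with $\pi(y_j)=p_j$ writes $S$ as a sum of $r+1$ nonnegative rank-one matrices.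

(ii) Let $S=\sum_{k=1}^rf_k\otimes g_k$ with $f_k,g_k\ge 0$ and $f_k\ne0$. Let $Q$ be the set of $(x,y)$ with $y\in\mathbb{R}^r$, $y\ge0$, $c_ix+\sum_kf_k(i)y_k=d_i$ for all $i$, and $x$ satisfying the equations of $P$. If $(x,y)\in Q$ then $c_ix\le d_i$, so $x\in P$; and $p_j$ lifts to $Q$ with $y_k=g_k(j)$. Since $x$ is bounded and each $f_k$ has a positive entry, $y$ is bounded. So $Q$ is a polytope with at most $r$ facets that projects onto $P$.
\end{proof}

\begin{lemma}\label{lem:PB}
$\operatorname{xc}(B(M))\le\operatorname{xc}(P(M))\le\operatorname{xc}(B(M))+2|E|$, and $\operatorname{xc}(B(M^*))=\operatorname{xc}(B(M))$.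
\end{lemma}

\begin{proof}
$B(M)$ is the face $x(E)=r(E)$ of $P(M)$. The preimage of a face under $\pi\colon Q\to P$ is a face of $Q$, and it has at most as many facets as $Q$. For the second inequality we show that $P(M)=\{x:\ 0\le x\le y\text{ for some }y\in B(M)\}$. Every independent set lies in a base, which gives ``$\subseteq$''. Conversely, let $y=\sum_J\mu_J\chi^J$ be a convex combination over bases $J$ and let $x_e=\theta_ey_e$ with $\theta_e\in[0,1]$. Then $x=\sum_J\mu_Jx^J$ with $x^J_e=\theta_e\chi^J_e$, and $x^J$ lies in the cube spanned by the subsets of $J$, all of which are independent. Finally $B(M^*)=\mathbf{1}-B(M)$, and if $Q$ projects linearly onto $B(M)$ then $Q\times\{1\}$ projects linearly onto $\mathbf{1}-B(M)$.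
\end{proof}

We also use $\operatorname{xc}(P\times P')\le\operatorname{xc}(P)+\operatorname{xc}(P')$ and Balas' theorem on unions of polytopes: $\operatorname{xc}(\operatorname{conv}(P_1\cup\dots\cup P_m))\le\sum_{i=1}^m(\operatorname{xc}(P_i)+1)$.

\subsection*{Spanning trees}
Let $\tau$ be a spanning tree of a multigraph $G=(V,E)$, rooted at $u$. The \emph{parent edge} of $w\ne u$ is the first edge of the path in $\tau$ from $w$ to $u$; every edge of $\tau$ is the parent edge of exactly one vertex. Let $u\in U\subseteq V$ and let $A\subseteq E[U]$, where $E[U]$ is the set of edges with both ends in $U$. Every edge of $A\cap\tau$ is the parent edge of a vertex of $U\setminus u$, hence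
\begin{equation}\label{eq:tree}
|U|-1-|A\cap\tau|=\#\{w\in U\setminus u:\ \text{the parent edge of $w$ is not in }A\}.
\end{equation}
The right side is a sum of local events, each a condition on $(U,A)$ times a condition on $\tau$. This is the model for all our upper bounds, and it gives the bound $O(n|E|)$ of Martin, which for complete graphs is the bound $O(n^3)$ of Wong and of Martin.

\begin{proposition}\label{prop:trees}
If $G$ is connected with $n$ vertices, then $\operatorname{xc}(B(M(G)))\le(2n+1)|E|$.
\end{proposition}

\begin{proof}
The inequalities $x(E[U])\le|U|-1$ for $\emptyset\ne U\subseteq V$ are valid. Together with $x\ge0$ they imply $x(A)\le n-k(A)$: sum them over the vertex sets of the components of $(V,A)$. By \eqref{eq:rankdescription} and Lemma~\ref{lem:yannakakis}(ii) it suffices to factorize the slack matrix against spanning trees. The $|E|$ rows $x_e\ge0$ need at most $|E|$ terms. For the other rows fix $u(U)\in U$ for each $U$. By \eqref{eq:tree} the slack is the sum, over the at most $2n|E|$ triples $(u,g,w)$ of a vertex $u$, an edge $g$ and an end $w$ of $g$, of $\mathbf{1}[u=u(U),\ w\in U\setminus u,\ g\notin E[U]]\cdot\mathbf{1}[g\text{ is the parent edge of $w$ in $\tau$ rooted at }u]$.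
\end{proof}

\section{Projections of graphic matroids}\label{sec:projections}

\begin{proof}[Proof of Proposition~\ref{prop:class}]
Let $M=N/t$ with $N$ binary and $N\setminus t$ graphic; then $M$ is binary. For $e\ne t$ we have $M\setminus e=(N\setminus e)/t$ and $M/e=(N/e)/t$, and the matroids $(N\setminus e)\setminus t=(N\setminus t)\setminus e$ and $(N/e)\setminus t=(N\setminus t)/e$ are graphic. So $\mathcal{P}$ is minor-closed. Suppose $M$ is simple of rank $5$. A set that is dependent in $N\setminus t$ is dependent in $N/t$, so $N\setminus t$ is simple. Its rank is at most the rank of $N$, which is at most $6$. Identifying vertices in different components does not change a cycle matroid, so $N\setminus t$ is the cycle matroid of a simple connected graph on at most $7$ vertices, and $|E(M)|\le\binom72=21<31$.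
\end{proof}

Call a set $W\subseteq V$ \emph{even} or \emph{odd} according to the parity of $|W\cap X|$.

\begin{lemma}\label{lem:rank}
In $M(K_V,X)$, $r(A)=|V|-k(A)-\mathbf{1}[\text{all components of $(V,A)$ are even}]$. The bases are the spanning forests with exactly two components, both odd.
\end{lemma}

\begin{proof}
The span of $A$ in $\mathbb{F}_2^V$ is contained in the space of vectors of even weight on each component of $(V,A)$, and both spaces have dimension $|V|-k(A)$, so they are equal. Passing to the quotient by $\chi_X\neq0$ lowers the dimension by one exactly when $\chi_X$ lies in this space. Since $|X|$ is even, $r(E)=|V|-2$. A set $A$ of size $|V|-2$ has $|V|-k(A)\le|A|$, with equality only for forests. So $r(A)=|A|$ exactly when $A$ is a forest, necessarily with two components, that has an odd component; then both components are odd.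
\end{proof}

If $X=\{a,b\}$, then $t$ is parallel to the edge $ab$, and $M(K_V,X)$ is the cycle matroid of $K_V$ with $a$ and $b$ identified. In general, the complexity of $B(M(K_V,X))$ can come only from the choice of the bipartition of $V$, and this is the upper bound in Theorem~\ref{thm:sharp}.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}, given Theorem~\ref{thm:lower}]
For each odd set $W\ni v_1$, the bases of $M_\ell$ with components $W$ and $V\setminus W$ span the product of the spanning tree polytopes of $K_W$ and $K_{V\setminus W}$, with zeros on the edges between the two sets. This product has extension complexity $O(|V|^3)$ by Proposition~\ref{prop:trees}. There are fewer than $2^{|V|}$ sets $W$, so Balas' theorem and Lemma~\ref{lem:PB} give $\operatorname{xc}(P(M_\ell))\le2^{|V|}O(|V|^3)+2|E|=2^{O(\ell)}$.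
\end{proof}

\section{A slack matrix governed by parity}\label{sec:slack}

In this section $X$ is any nonempty set of even size and $V=X\cup\{v_1,v_2\}$.

\emph{Rows.} Let $\mathcal{R}$ be the set of partitions $\rho$ of $V$ whose parts are $\{v_1\}\cup U_1$, $\{v_2\}\cup U_2$ with $|U_1|,|U_2|$ even, and two-element subsets of $X$, called \emph{couples}. Let $K$ be the set of couples and $E_\rho$ the set of edges inside parts. All parts are even and there are $|K|+2$ of them, so $r(E_\rho)=|X|-|K|-1$ by Lemma~\ref{lem:rank}. The row is the rank inequality $x(E_\rho)\le|X|-|K|-1$.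

\emph{Columns.} Let $\mathcal{C}$ be the set of bases $I$ whose components $W_1,W_2$ satisfy $v_1\in W_1$, $v_2\in W_2$. Root $W_i$ at $v_i$ and write $x\to y$ if $y$ is the parent of $x\in X$; the $|X|$ edges of $I$ are the parent edges.

Let $S(\rho,I)=r(E_\rho)-|E_\rho\cap I|$ be the slack, and define the \emph{cost} of $(\rho,I)$ by
\begin{equation}\label{eq:cost}
\operatorname{cost}(\rho,I)=\#\{xy\in K:\ xy\notin I\}+\sum_{i=1}^2\#\{x\in U_i:\ x\to y\text{ with }y\notin U_i\cup\{v_i\}\}.
\end{equation}

\begin{lemma}\label{lem:cost}
$S(\rho,I)=\operatorname{cost}(\rho,I)-1$, and $0\le S\le|X|$.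
\end{lemma}

\begin{proof}
Since $|I|=|X|$, we have $S=|I\setminus E_\rho|-|K|-1$. We count parent edges outside $E_\rho$. Those of the points of $U_1\cup U_2$ give the last sum in \eqref{eq:cost}. For a couple $\{x,y\}$, the parent edge of $x$ is in $E_\rho$ if and only if $x\to y$, and that of $y$ if and only if $y\to x$. Exactly one of these holds if $xy\in I$, and neither holds otherwise. So the couple has one parent edge outside $E_\rho$ if $xy\in I$ and two if not, and $|I\setminus E_\rho|=|K|+\operatorname{cost}(\rho,I)$. Finally $S\ge0$ as a slack, and $S\le r(E)=|X|$.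
\end{proof}

The ``$-1$'' is pure parity: cost $0$ would force $U_i\subseteq W_i$ and put each couple inside $W_1$ or $W_2$, making $W_1$ even. The cost itself is a sum of local events and has small nonnegative rank. A factorization of $S$, however, has to forgive exactly one unit of cost, and no local event tells it which one.

\subsection*{A fixed pairing}
Let $X=\{x_1,y_1,\dots,x_k,y_k\}$. For $a\subseteq[k]$ of even size let $\rho_a$ have $x_h\in U_1$, $y_h\in U_2$ for $h\in a$, and the couple $\{x_h,y_h\}$ for $h\notin a$. For $b\subseteq[k]$ of odd size let $I_b$ have $x_h\to v_1$, $y_h\to v_2$ for $h\in b$, and $y_h\to x_h\to v_1$ for $h\notin b$; then $|W_2\cap X|=|b|$ is odd. The pair $h$ costs $0$ if $h\in a\cap b$ (both parents are the right roots) or $h\notin a\cup b$ (the couple is an edge). It costs $1$ if $h\in b\setminus a$ (the couple is not an edge) or $h\in a\setminus b$ ($y_h\in U_2$ has its parent in $U_1$). Hence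
\[
S(\rho_a,I_b)=|a\,\triangle\,b|-1 .
\]

Take $k=5$, and let $D,D'$ denote $2$-subsets of $[5]$ and $\overline D=[5]\setminus D$. Then
\[
S(\rho_\emptyset,I_{[5]})=4,\qquad S(\rho_\emptyset,I_{\overline D})=2,\qquad S(\rho_D,I_{\overline{D'}})=0\ \text{ if }D\cap D'=\emptyset,
\]
since in the last case $D\,\triangle\,\overline{D'}$ is the single point outside $D\cup D'$. Let $f\otimes g$ be a term of a nonnegative factorization of $S$; it vanishes wherever $S$ does. The two units of cost that the pairs in $D$ carry at $(\rho_\emptyset,I_{[5]})$ can be repaired by the column, giving $(\rho_\emptyset,I_{\overline D})$, or by the row, giving $(\rho_D,I_{[5]})$. Suppose that $f\otimes g$ cannot tell the two repairs apart, in the sense that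
\begin{equation}\label{eq:ideal}
f(\rho_\emptyset)\,g(I_{\overline D})>0\quad\Longrightarrow\quad f(\rho_D)>0\ \text{ and }\ g(I_{\overline D})\le g(I_{[5]}).
\end{equation}
If the left side held for disjoint $D$ and $D'$, then $f(\rho_D)g(I_{\overline{D'}})>0$ at a zero of $S$. So the sets $D$ for which it holds intersect pairwise. As edges of $K_5$ they lie in a star or a triangle, so there are at most $4$ of them among the $10$. Therefore the average over $D$ of $f(\rho_\emptyset)g(I_{\overline D})$ is at most $\frac4{10}f(\rho_\emptyset)g(I_{[5]})$. For $S$ the same ratio is $\frac24>\frac4{10}$, so $S$ is not a sum of terms that satisfy \eqref{eq:ideal}. Five is the number of pairs for which two disjoint repairs bring the cost down to exactly $1$.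

On a fixed pairing, \eqref{eq:ideal} cannot be enforced, because the matrix $|a\,\triangle\,b|-1$ has nonnegative rank at most $4k$. Indeed, $c=a\,\triangle\,b$ has odd size, so $|c|-1$ is twice the number of its second, fourth, \dots\ elements, that is, of the $h\in c$ with $|a\cap[h]|\equiv|b\cap[h]|\pmod2$. For each $h$ this event splits into four products, according to whether $h\in a$ and to the parity of $|a\cap[h]|$. The factorization exploits an order of the pairs along which both sides keep a running parity.

What can be enforced is weaker. If a function $f$ on rows is not exponentially small on average, then it is nearly insensitive to most of many independent binary choices (Lemma~\ref{lem:entropy}). To use this for the choice made on $D$, we hide $D$ among many decoys on which the row makes the same binary choice against one fixed column pattern. The decoys must cost nothing, so both options must have cost $0$ against that pattern. For the options ``couple $\{x,y\}$'' and ``$x\in U_1$, $y\in U_2$'' this is impossible: the first needs $xy\in I$, and then $x\to y$ or $y\to x$ is charged by the second. The way out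 is to move from the column repair to the row repair in several steps, changing one side at a time, always at cost $0$, and passing through a different pairing of the four points.

\section{Local states and two distributions}\label{sec:states}

From now on $|X|=24\ell+10$.

\subsection*{A path of cost zero}
On an ordered quadruple $(a,b,c,d)$ of points of $X$ define four row states and four column states (Figure~\ref{fig:states}):
\[
\begin{array}{ll@{\qquad}ll}
R_1:&\text{couples }\{a,b\},\{c,d\}; & C_1:& b\to a\to v_1,\ \ d\to c\to v_1;\\
R_2:&a,b,c,d\in U_1; & C_2:& c\to a\to v_1,\ \ d\to b\to v_1;\\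
R_3:&\text{couples }\{a,c\},\{b,d\}; & C_3:& c\to a\to v_1,\ \ d\to b\to v_2;\\
R_4:&a,c\in U_1,\ b,d\in U_2; & C_4:& a,c\to v_1,\ \ b,d\to v_2.
\end{array}
\]

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.72,font=\scriptsize,
  pt/.style={circle,draw,fill=white,inner sep=0pt,minimum size=11pt},
  blob/.style={line width=14pt,draw=gray!35,fill=gray!35,line cap=round,line join=round}]
\path[blob] (1,1)--(2,1) (1,0)--(2,0);
\path[blob,shift={(4.3,0)}] (0,0.5)--(1,1)--(2,1)--(2,0)--(1,0)--cycle;
\path[blob,shift={(8.6,0)}] (1,1)--(1,0) (2,1)--(2,0);
\path[blob,shift={(12.9,0)}] (0,0.5)--(1,1)--(1,0)--cycle (3,0.5)--(2,1)--(2,0)--cycle;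
\foreach \i in {1,2,3,4} {
  \foreach \j in {0,1} {
    \foreach \n/\s/\x/\y in {u/v_1/0/0.5,a/a/1/1,b/b/2/1,c/c/1/0,d/d/2/0,w/v_2/3/0.5}
      {\node[pt] (\n\i\j) at ({\x+4.3*(\i-1)},{\y-2.7*\j}) {$\s$};}}
  \node at ({1.5+4.3*(\i-1)},1.7) {$R_{\i}$};
  \node at ({1.5+4.3*(\i-1)},-1.05) {$C_{\i}$};}
\foreach \p/\q in {a1/u1,c1/u1,b1/a1,d1/c1,a2/u2,c2/a2,d2/b2,a3/u3,c3/a3,b3/w3,d3/b3,a4/u4,c4/u4,b4/w4,d4/w4}
  {\draw[->,thick] (\p1)--(\q1);}
\draw[->,thick] (b21) to[bend left=14] (u21);
\end{tikzpicture}
\caption{The states of a quadruple $(a,b,c,d)$. Top: in the row states $R_1,\dots,R_4$, a shaded region joins points in the same part of the partition. Bottom: in the column states $C_1,\dots,C_4$, an arrow leads from a point to its parent in the forest. The column state $C_r$ has cost $0$ against $R_r$ and, for $r\le 3$, against $R_{r+1}$.}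
\label{fig:states}
\end{figure}

In every state the number of points of the quadruple in $U_1$, in $U_2$, and in $W_1$ is even. The contribution of the quadruple to \eqref{eq:cost} is $0$ for each of the seven pairs
\begin{equation}\label{eq:path}
(R_1,C_1),\ (R_2,C_1),\ (R_2,C_2),\ (R_3,C_2),\ (R_3,C_3),\ (R_4,C_3),\ (R_4,C_4),
\end{equation}
which we call $e_1,\dots,e_7$. Indeed, the couples of $R_1$ are edges in $C_1$, and those of $R_3$ are edges in $C_2$ and $C_3$. Against $R_2$, all parents in $C_1$ and $C_2$ lie in $\{v_1,a,b,c\}$. Against $R_4$, in both $C_3$ and $C_4$ the parents of $a,c$ lie in $\{v_1,a\}$ and those of $b,d$ in $\{v_2,b\}$. The pair $(R_1,C_4)$ contributes $2$, as $C_4$ has no edge inside the quadruple. Thus $e_1$ is the column repair of $(R_1,C_4)$ and $e_7$ is its row repair. For $r=1,2,3$, step $2r-1$ of the path \eqref{eq:path} changes $R_r$ to $R_{r+1}$ with $C_r$ fixed, and step $2r$ changes $C_r$ to $C_{r+1}$ with $R_{r+1}$ fixed.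

\subsection*{Random rows and columns}
Each of the six steps gets its own group of decoys. Take $24\ell+10$ \emph{slots}: five pairs $(x_h,y_h)$, $h\in[5]$, and six groups $G_1,\dots,G_6$, each consisting of $\ell$ ordered quadruples of slots. Let $\phi$ be a uniformly random bijection from the slots to $X$; we use the names of slots also for their images. Given $\phi$, the states on the groups, called the \emph{environment}, are chosen independently for all quadruples as follows, for $r=1,2,3$.
\begin{itemize}
\item In $G_{2r-1}$ the column state is $C_r$, and the row state is uniform in $\{R_r,R_{r+1}\}$.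
\item In $G_{2r}$ the row state is $R_{r+1}$, and the column state is uniform in $\{C_r,C_{r+1}\}$.
\end{itemize}
So every quadruple of $G_k$ is in state $e_k$ or $e_{k+1}$, whichever choices the two sides make.

For $D=\{h,h'\}\subseteq[5]$ with $h<h'$, the \emph{$D$-quadruple} is $(x_h,y_h,x_{h'},y_{h'})$. Given $\phi$ and $D$:
\begin{itemize}
\item the \emph{row with $D$-state $R_r$} has state $R_r$ on the $D$-quadruple, the couples $\{x_i,y_i\}$ for $i\in[5]\setminus D$, and a random environment;
\item the \emph{column with $D$-state $C_s$} has state $C_s$ on the $D$-quadruple, $x_i\to v_1$ and $y_i\to v_2$ for $i\in[5]\setminus D$, and a random environment.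
\end{itemize}
The row lies in $\mathcal{R}$, since every quadruple puts an even number of points into $U_1$ and into $U_2$. The column lies in $\mathcal{C}$: every point reaches a root in at most two steps, $|W_1\cap X|$ is $3$ plus an even number, and $|X|$ is even. Couples and parent edges never join two different quadruples or pairs, so the cost is a sum over them. The environment contributes $0$ by \eqref{eq:path}, and a pair $i$ with couple $\{x_i,y_i\}$ and $x_i\to v_1$, $y_i\to v_2$ contributes $1$.

For $f\colon\mathcal{R}\to[0,1]$ and $g\colon\mathcal{C}\to[0,1]$ let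
\begin{align*}
f^r_D(\phi)&=\mathbb{E}\bigl[f(\text{row with $D$-state }R_r)\mid\phi\bigr],\\
g^s_D(\phi)&=\mathbb{E}\bigl[g(\text{column with $D$-state }C_s)\mid\phi\bigr].
\end{align*}
The row with $D$-state $R_1$ has the couples $\{x_i,y_i\}$ for all $i\in[5]$, and the column with $D$-state $C_4$ has $x_i\to v_1$, $y_i\to v_2$ for all $i\in[5]$. Neither depends on $D$, so we write $f^1$ and $g^4$. In the comparison with \eqref{eq:ideal}, the numbers $f^1,f^4_D,g^4,g^1_D$ play the roles of $f(\rho_\emptyset),f(\rho_D),g(I_{[5]}),g(I_{\overline D})$.

Let $\phi$ and the $2$-subset $D$ be uniform and independent, and let row and column be independent given $\phi$ and $D$. For a real function $H$ on $\mathcal{R}\times\mathcal{C}$, let $\mu_3(H)$ be its expectation when the $D$-states are $(R_1,C_1)$, and $\mu_5(H)$ its expectation when they are $(R_1,C_4)$. The cost is always $3$ in the first case and $3+2=5$ in the second, so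
\begin{equation}\label{eq:mu}
\mu_3(S)=2,\quad\mu_5(S)=4,\quad\mu_3(f\otimes g)=\mathbb{E}_{\phi,D}[f^1g^1_D],\quad\mu_5(f\otimes g)=\mathbb{E}_\phi[f^1g^4].
\end{equation}

\subsection*{Constants}
Let $\eta=0.009$ (the tolerated imbalance in one step), $\kappa=0.0005$ (the tolerated fraction of unbalanced positions), $\lambda=\frac{1+\eta}{1-\eta}$, $\delta=\kappa\eta^2/2$, $m=\ell+1$ and $\beta=2^{-\delta m}$. From $\lambda<1.0182$ we get $\lambda^2<1.0368$, $\lambda^3<1.0556$, $\lambda^5<1.1$ and $\frac{\lambda+\kappa}{1-\kappa}<\frac{1.0187}{0.9995}<1.02$. The values serve only to keep all losses within the gap between $\frac4{10}$ and $\frac12$.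

\begin{proposition}\label{prop:rectangle}
Let $f\colon\mathcal{R}\to[0,1]$ and $g\colon\mathcal{C}\to[0,1]$ satisfy $f(\rho)g(I)=0$ whenever $S(\rho,I)=0$. Then $\mu_3(f\otimes g)\le0.45\,\mu_5(f\otimes g)+15\beta$.
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:lower}, given Proposition~\ref{prop:rectangle}]
Write $S=\sum_{i=1}^{n}\alpha_i\,f_i\otimes g_i$ with $n=\operatorname{rank}_+S$, $\alpha_i>0$, $f_i,g_i\ge0$ and $\max f_i=\max g_i=1$. Every term lies below $S$ entrywise. So $f_i\otimes g_i$ vanishes where $S$ does, and evaluating at an entry where $f_i\otimes g_i=1$ gives $\alpha_i\le|X|$. By linearity, \eqref{eq:mu} and Proposition~\ref{prop:rectangle},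
\[
0.2=\mu_3(S)-0.45\,\mu_5(S)\le\sum_{i=1}^n15\beta\,\alpha_i\le15\,n\,|X|\,2^{-\delta m},
\]
so $n\ge2^{\delta(\ell+1)}/(75|X|)$. The rows of $S$ are valid for $P(M_\ell)\supseteq B(M_\ell)$ and the columns are bases, so by Lemma~\ref{lem:yannakakis}(i) both extension complexities are at least $2^{\delta(\ell+1)}/(75(24\ell+10))-1$, which exceeds $2^{\delta\ell/2}$ for large $\ell$. No polynomial in $|E(M_\ell)|=\Theta(\ell^2)$ bounds this, so the conjecture fails for $\mathcal{P}$ by Proposition~\ref{prop:class}. The binary matroids with no $PG(4,2)$-minor form a proper minor-closed class, and it contains $\mathcal{P}$ because $\mathcal{P}$ is minor-closed and $PG(4,2)\notin\mathcal{P}$.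
\end{proof}

\section{Proof of the rank-one bound}\label{sec:rectangle}

\subsection*{Large functions are balanced in most coordinates}

\begin{lemma}\label{lem:entropy}
Let $z$ be uniform in $\{0,1\}^m$, and let $\gamma\colon\{0,1\}^m\to[0,1]$ have mean $\bar\gamma\ge2^{-\delta m}$. Put $\gamma_j^b=\mathbb{E}[\gamma(z)\mid z_j=b]$, so that $\gamma_j^0+\gamma_j^1=2\bar\gamma$. Then $|\gamma_j^0-\gamma_j^1|>\eta(\gamma_j^0+\gamma_j^1)$ for at most $\kappa m$ indices $j$.
\end{lemma}

\begin{proof}
Let $H(Y)=-\sum_y\Pr[Y=y]\log_2\Pr[Y=y]$ be the entropy; recall that $H(Y_1,\dots,Y_m)\le\sum_jH(Y_j)$. Let $Y\in\{0,1\}^m$ take the value $y$ with probability $\gamma(y)/(\bar\gamma2^m)$. As $\gamma\le1$, each probability is at most $1/(\bar\gamma2^m)$, so $H(Y)\ge m+\log_2\bar\gamma\ge(1-\delta)m$ and $\sum_j(1-H(Y_j))\le\delta m$. The bit $Y_j$ equals $b$ with probability $2^{m-1}\gamma_j^b/(\bar\gamma2^m)=\gamma_j^b/(2\bar\gamma)$. These two probabilities are $\frac{1\pm\theta_j}2$ with $\theta_j=|\gamma_j^0-\gamma_j^1|/(\gamma_j^0+\gamma_j^1)$, and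
\[
2\ln2\,\bigl(1-H(Y_j)\bigr)=(1+\theta_j)\ln(1+\theta_j)+(1-\theta_j)\ln(1-\theta_j)\ge\theta_j^2,
\]
because the middle expression, as a function of $\theta$, vanishes with its derivative at $0$ and has second derivative $2/(1-\theta^2)\ge2$. Hence $\sum_j\theta_j^2\le2\ln2\,\delta m<2\delta m=\kappa\eta^2m$, and fewer than $\kappa m$ of the $\theta_j$ exceed $\eta$.
\end{proof}

The lemma says nothing about a prescribed coordinate: $\gamma(z)=z_1$ has mean $\frac12$ and $\theta_1=1$. The random bijection $\phi$ is there to make the $D$-quadruple a random coordinate.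

\subsection*{Hiding the $D$-quadruple}
Fix $f,g$ as in Proposition~\ref{prop:rectangle}. For $k=1,\dots,7$ and $e_k=(R_r,C_s)$ put $w_k(\phi,D)=f_D^r(\phi)g_D^s(\phi)$ and $\omega_k=\mathbb{E}_{\phi,D}[w_k]$, so that $\omega_1=\mu_3(f\otimes g)$. In step $k\le6$ one factor stays and the other changes from $u$ to $u'$, where $(u,u')=(f_D^r,f_D^{r+1})$ for $k=2r-1$ and $(u,u')=(g_D^r,g_D^{r+1})$ for $k=2r$. Call $(\phi,D)$ \emph{$k$-good} if $|u-u'|\le\eta(u+u')$, and \emph{$k$-bad} otherwise. If $(\phi,D)$ is $k$-good, then $(1-\eta)u\le(1+\eta)u'$ and vice versa, so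
\begin{equation}\label{eq:good}
u\le\lambda u',\qquad u'\le\lambda u,\qquad w_k\le\lambda w_{k+1},\qquad w_{k+1}\le\lambda w_k .
\end{equation}

\begin{lemma}\label{lem:hiding}
For $k=1,\dots,6$, both $\mathbb{E}\bigl[w_k\mathbf{1}[k\text{-bad}]\bigr]$ and $\mathbb{E}\bigl[w_{k+1}\mathbf{1}[k\text{-bad}]\bigr]$ are at most $\kappa(\omega_k+\omega_{k+1})+2\beta$.
\end{lemma}

\begin{proof}
Let first $k=2r-1$, and fix $D$. Consider $m=\ell+1$ \emph{positions}: the $D$-quadruple of slots and the $\ell$ quadruples of slots in $G_k$. The bijection $\phi$ places an ordered quadruple of points of $X$ at each position. Let $\psi$ consist of the values of $\phi$ on all other slots, together with the set $\{Q_1,\dots,Q_m\}$ of these ordered quadruples, numbered by a rule that depends on the set only. Given $\psi$, all $m!$ placements are equally likely, so the index $j$ of the quadruple at the $D$-position is uniform in $[m]$.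

The column with $D$-state $C_r$ has state $C_r$ on all of $Q_1,\dots,Q_m$, and elsewhere its distribution is determined by $\psi$. So $g_D^r(\phi)=q$ depends on $\psi$ only; this is where the fixed state on $G_k$ has to agree with the $D$-state. A row with $D$-state $R_r$ or $R_{r+1}$ is determined by $\psi$, by the vector $z\in\{0,1\}^m$ such that $Q_i$ has state $R_{r+z_i}$, and by the states chosen in the other groups, which are independent of $z$ and $j$. Let $\gamma(z)\in[0,1]$ be the average of $f$ over the latter choices; the function $\gamma$ depends on $\psi$ only. In the row with $D$-state $R_{r+b}$ we have $z_j=b$, and the other coordinates are independent and uniform. Hence $f_D^{r+b}(\phi)=\gamma_j^b$ and $w_{k+b}=\gamma_j^bq$, and $(\phi,D)$ is $k$-bad exactly when $j$ is one of the indices counted in Lemma~\ref{lem:entropy}. Note that $w_{k+b}\le w_k+w_{k+1}=2\bar\gamma q$.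

If $\bar\gamma\ge\beta$, then $j$ is bad with probability at most $\kappa$, so $\mathbb{E}_j[w_{k+b}\mathbf{1}[k\text{-bad}]]\le2\kappa\bar\gamma q$. If $\bar\gamma<\beta$, then $w_{k+b}\le2\beta$ since $q\le1$. In both cases $\mathbb{E}_j[w_{k+b}\mathbf{1}[k\text{-bad}]]\le\kappa\,\mathbb{E}_j[w_k+w_{k+1}]+2\beta$, and we average over $\psi$ and $D$.

For $k=2r$ the roles are exchanged: the row with $D$-state $R_{r+1}$ has that state on all $m$ quadruples, so $q=f_D^{r+1}$ depends on $\psi$ only; $z$ records the column states $C_{r+z_i}$, and $\gamma$ is an average of $g$.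
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:rectangle}]
We split $\omega_1=\mathbb{E}[w_1]$ according to whether some step is bad.

\emph{The $\omega_k$ grow slowly.} The error in Lemma~\ref{lem:hiding} is measured against $\omega_k+\omega_{k+1}$, so these must first be compared with $\omega_1$. By \eqref{eq:good} and Lemma~\ref{lem:hiding}, $\omega_{k+1}\le\lambda\omega_k+\kappa(\omega_k+\omega_{k+1})+2\beta$, hence $\omega_{k+1}\le1.02\,\omega_k+3\beta$. Since $1.02^6<1.1262$ and $3(1+1.02+\dots+1.02^5)=150\,(1.02^6-1)<19$, we get $\omega_k\le1.13\,\omega_1+19\beta$ for all $k\le7$.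

\emph{Some step is bad.} If $k$ is the first bad step, then $w_1\le\lambda^{k-1}w_k$ by \eqref{eq:good}. Therefore
\begin{align*}
\mathbb{E}\bigl[w_1\mathbf{1}[\text{some step bad}]\bigr]&\le\sum_{k=1}^6\lambda^{k-1}\,\mathbb{E}\bigl[w_k\mathbf{1}[k\text{-bad}]\bigr]\\
&\le6.6\,\bigl(\kappa(2.26\,\omega_1+38\beta)+2\beta\bigr)\le0.008\,\omega_1+14\beta,
\end{align*}
as $6.6\cdot0.0005\cdot2.26<0.008$ and $6.6\cdot2.019<14$.

\emph{All steps are good.} Fix $\phi$, and let $\mathcal{D}(\phi)$ be the family of those $D$ for which all six steps are good and $w_1=f^1g_D^1>0$. For $D\in\mathcal{D}(\phi)$, the three row steps give $0<f^1\le\lambda^3f_D^4$ and the three column steps give $0<g_D^1\le\lambda^3g^4$. This is \eqref{eq:ideal} up to the factor $\lambda^3$.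

Suppose $D,D'\in\mathcal{D}(\phi)$ are disjoint. As $f_D^4>0$ and $g_{D'}^1>0$, there are for this $\phi$ a row $\rho$ with $D$-state $R_4$ and a column $I$ with $D'$-state $C_1$ such that $f(\rho)g(I)>0$. The environment costs $0$. On the $D$-quadruple, $I$ attaches the $x$'s to $v_1$ and the $y$'s to $v_2$, so the state is $(R_4,C_4)$, of cost $0$. On the $D'$-quadruple, $\rho$ has the couples $\{x_i,y_i\}$, so the state is $(R_1,C_1)$, of cost $0$. The fifth pair costs $1$. So $S(\rho,I)=0$, contrary to the hypothesis on $f$ and $g$, which is used only here. Hence the members of $\mathcal{D}(\phi)$ intersect pairwise, $|\mathcal{D}(\phi)|\le4$ as in Section~\ref{sec:slack}, and because $f^1$ and $g^4$ do not depend on $D$,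
\[
\mathbb{E}\bigl[w_1\mathbf{1}[\text{all steps good}]\bigr]\le\mathbb{E}_\phi\Bigl[\tfrac{|\mathcal{D}(\phi)|}{10}\,\lambda^3f^1g^4\Bigr]\le0.4223\,\mu_5(f\otimes g).
\]

Adding the two parts gives $0.992\,\omega_1\le0.4223\,\mu_5(f\otimes g)+14\beta$. Since $0.4223<0.992\cdot0.45$ and $14<0.992\cdot15$, the proposition follows.
\end{proof}

\section{Lifts of graphic matroids and duality}\label{sec:lifts}

Since $(N/t)^*=N^*\setminus t$ and $(N\setminus t)^*=N^*/t$, the dual of a projection of a graphic matroid is a lift of a cographic matroid, and the dual of a projection of a cographic matroid is a lift of a graphic matroid. By Lemma~\ref{lem:PB} and Theorem~\ref{thm:lower}, $\operatorname{xc}(P(M_\ell^*))\ge\operatorname{xc}(B(M_\ell^*))=\operatorname{xc}(B(M_\ell))\ge2^{c\ell}$ for large $\ell$. So $M_\ell$ and $M_\ell^*$ are the families required in Theorem~\ref{thm:dichotomy}(b). Again by Lemma~\ref{lem:PB}, part (a) follows from the next statement.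

\begin{proposition}\label{prop:lift}
If $M$ is a lift of a graphic matroid, then $\operatorname{xc}(B(M))=O(|E|^3)$.
\end{proposition}

\subsection*{Signed graphs}
Let $M=N\setminus t$ with $N$ binary and $N/t=M(G)$, $G=(V,E)$. As in Section~\ref{sec:projections} we may take $G$ connected, so $n=|V|\le|E|+1$. If $t$ is a loop of $N$, then $M=N/t$; put $\sigma=0$. Otherwise represent $N$ by a matrix in which the column of $t$ is the last unit vector, and let $\sigma\colon E\to\mathbb{F}_2$ be the last row. The other rows, restricted to $E$, represent $N/t$. The row space of a binary representation is the orthogonal complement of the span of the circuits, so it depends on the matroid only, and we may replace these rows by the vertex-edge incidence matrix of $G$. Thus $M$ is represented by the vectors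
\[
(\chi_u+\chi_w,\ \sigma(e))\in\mathbb{F}_2^V\times\mathbb{F}_2,\qquad e=uw\in E .
\]
Call a cycle $Z$ of $G$ (possibly a loop or two parallel edges) \emph{odd} if $\sigma(Z)=\sum_{e\in Z}\sigma(e)=1$. The subsets of $A\subseteq E$ whose vectors sum to zero are the members of the cycle space of $(V,A)$ on which $\sigma$ vanishes. The cycle space has dimension $|A|-n+k(A)$ and is spanned by cycles, so
\begin{equation}\label{eq:liftrank}
r(A)=n-k(A)+\mathbf{1}[A\text{ contains an odd cycle}].
\end{equation}
If $G$ has no odd cycle, then $M=M(G)$ and Proposition~\ref{prop:trees} applies. Otherwise $r(E)=n$, and a set $J$ of $n$ edges has rank $n$ exactly when $k(J)=1$ and $J$ contains an odd cycle. So the bases are the connected spanning subgraphs $J$ with exactly one cycle $Z$, this cycle being odd.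

\subsection*{Two families of inequalities}
For a partition $\rho$ of $V$ let $E_\rho$ be the set of edges inside parts. For $\emptyset\ne U\subseteq V$ and $s\colon U\to\mathbb{F}_2$ let $A_{U,s}=\{uw\in E[U]:\ \sigma(uw)=s(u)+s(w)\}$. Consider
\[
\text{(I)}\quad x(E_\rho)\le n-|\rho|+1,\qquad\qquad\text{(II)}\quad x(A_{U,s})\le|U|-1 .
\]
Both are valid by \eqref{eq:liftrank}: $k(E_\rho)\ge|\rho|$; and $A_{U,s}$ has no odd cycle, since each $s(w)$ occurs twice in the sum along a cycle, while $k(A_{U,s})\ge n-|U|+1$. Together with $x\ge0$ they imply $x(A)\le r(A)$ for every $A$. Let $\rho$ be the partition into the components of $(V,A)$. If $A$ contains an odd cycle, then $A\subseteq E_\rho$ and $r(A)=n-|\rho|+1$, so (I) suffices. If not, take a part $U$ and a spanning tree of its component, and let $s(w)$ be the $\sigma$-sum along the tree path from a fixed root to $w$. Tree edges lie in $A_{U,s}$ by construction, and the other edges of $A\cap E[U]$ do because their fundamental cycles are not odd. Summing (II) over the parts gives $x(A)\le n-|\rho|=r(A)$.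

By \eqref{eq:rankdescription} and Lemma~\ref{lem:yannakakis}(ii) it remains to factorize the slack matrices of $x\ge0$, (I) and (II) against bases; their nonnegative ranks add up to a bound for $\operatorname{xc}(B(M))$. The first needs at most $|E|$ terms.

\subsection*{Slack of \textup{(I)}}
For each base $J$ fix an edge $e_J$ of its cycle, and let $\tau=J-e_J$, a spanning tree. For each $\rho$ with parts $U_1,U_2,\dots$ fix representatives $u_i\in U_i$. The slack is
\[
n-|\rho|+1-|J\cap E_\rho|=\sum_i\bigl(|U_i|-1-|\tau\cap E[U_i]|\bigr)+\mathbf{1}[e_J\notin E_\rho].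
\]
By \eqref{eq:tree} the sum over $i$ splits into at most $2n|E|$ terms indexed by triples $(u,g,w)$ as in Proposition~\ref{prop:trees}. The row factor is $\mathbf{1}[u$ is a representative, $w\neq u$ lies in the part of $u$, $g\notin E_\rho]$, and the column factor is $\mathbf{1}[g$ is the parent edge of $w$ in $\tau$ rooted at $u]$. The last summand is $\sum_{e\in E}\mathbf{1}[e\notin E_\rho]\,\mathbf{1}[e=e_J]$, which has $|E|$ terms.

\subsection*{Slack of \textup{(II)}}
Fix $u(U)\in U$ for each $U$. For a base $J$ with cycle $Z$ and a vertex $u$, let $p$ be the vertex of $Z$ nearest to $u$ in $J$, and choose an edge $e=pp'$ of $Z$ at $p$ (with $p'=p$ if $Z$ is a loop); the choice depends on $J$ and $u$ only. Root the spanning tree $\tau=J-e$ at $u$. Let $p'=w_0,w_1,\dots,w_L=p$ be the path $Z-e$, with edges $g_i=w_iw_{i+1}$. The path in $J$ from $p$ to $u$ meets $Z$ only in $p$. Hence for $i<L$ we have $w_i\ne u$, and $g_i$ is the parent edge of $w_i$; this is the reason for removing an edge at $p$. For $A=A_{U,s}$ and $u=u(U)$, \eqref{eq:tree} gives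
\begin{equation}\label{eq:slackII}
|U|-1-|A\cap J|=\#\{w\in U\setminus u:\ \text{parent edge of }w\notin A\}-\mathbf{1}[e\in A].
\end{equation}

As in Lemma~\ref{lem:cost}, one unit must be forgiven. If $e\in A$, then some $g_i$ is not in $A$, since $Z$ is odd; for the first such $i$ we have $w_i\in U$, so $w_i$ is counted and can absorb the $-1$. But ``first'' depends on the row and on the whole cycle. We replace it by a running parity along $Z$, which the column knows. Put $\sigma_i=\sigma(e)+\sum_{j<i}\sigma(g_j)$ and
\begin{align*}
a_i&=\mathbf{1}[p,w_i\in U,\ s(w_i)=s(p)+\sigma_i]&&(0\le i\le L),\\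
b_i&=\mathbf{1}[w_i\in U,\ g_i\notin A]&&(0\le i<L).
\end{align*}
Thus $a_i$ tests whether $s$ is consistent with the walk from $p$ through $e$ to $w_i$, looking only at its two ends. We have $a_0=\mathbf{1}[e\in A]$ by the definition of $A$, and $a_L=0$ because $w_L=p$ and $\sigma_L=\sigma(Z)=1$; this is where oddness is used. So $\mathbf{1}[e\in A]=\sum_{i<L}(a_i-a_{i+1})$, and \eqref{eq:slackII} equals
\begin{equation}\label{eq:telescoped}
\sum_{w\in U\setminus\{u,w_0,\dots,w_{L-1}\}}\mathbf{1}[\text{parent edge of }w\notin A]\ +\ \sum_{i<L}\bigl(b_i-a_i+a_{i+1}\bigr).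
\end{equation}
The first sum splits into at most $2n|E|$ terms indexed by $(u,g,w)$, with row factor $\mathbf{1}[u=u(U),\ w\in U\setminus u,\ g\notin A]$ and column factor $\mathbf{1}[g$ is the parent edge of $w$ in $\tau$, $w\notin\{w_0,\dots,w_{L-1}\}]$, where $\tau$ and the $w_i$ are those for $J$ and $u$.

For the second sum, take vertices $u,p$, an edge $g=ww'$ with chosen end $w$, and $\varepsilon\in\mathbb{F}_2$. For a row $(U,s)$ let $b=\mathbf{1}[w\in U,\ g\notin A]$, $a=\mathbf{1}[p,w\in U,\ s(w)=s(p)+\varepsilon]$ and $a'=\mathbf{1}[p,w'\in U,\ s(w')=s(p)+\varepsilon+\sigma(g)]$. Then $b-a+a'\ge0$. Indeed, let $a=1$. If $g\notin A$, then $b=1$. If $g\in A$, then $w'\in U$ and $s(w')=s(w)+\sigma(g)=s(p)+\varepsilon+\sigma(g)$, so $a'=1$. Use the row factor $\mathbf{1}[u=u(U)]\,(b-a+a')$, and let the column factor be $1$ if, for $J$ and $u$, the nearest cycle vertex is $p$ and $(g,w,\varepsilon)=(g_i,w_i,\sigma_i)$ for some $i<L$, and $0$ otherwise. Since $\sigma_{i+1}=\sigma_i+\sigma(g_i)$, these at most $n\cdot n\cdot2|E|\cdot2$ nonnegative rank-one matrices add up to the second sum in \eqref{eq:telescoped}.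

Altogether
\[
\operatorname{xc}(B(M))\le|E|+\bigl(2n|E|+|E|\bigr)+\bigl(2n|E|+4n^2|E|\bigr)=O(|E|^3),
\]
as $n\le|E|+1$. This proves Proposition~\ref{prop:lift} and completes the proof of Theorem~\ref{thm:dichotomy}.

\begin{thebibliography}{1}

\bibitem{post}
``For this post, I will give a brief introduction to the field of extended formulations. This is a subject that is very much in vogue at the moment, with some out'',
\texttt{https://matroidunion.org/?cat=1\&paged=50}.

\end{thebibliography}
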